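# Rational distances to the four vertices of a rational quadrilateral

## 1. Kites with a mirror diagonal

Take a quadrilateral whose vertices have rational coordinates, whose four sides have rational length, and one of whose diagonals has rational length. Is there a point inside it, with rational coordinates, at rational distance from all four vertices? The question was posed at https://math.stackexchange.com/questions/4268531/rational-point-inside-a-rational-polygon. We shall see that the answer is yes.

**Standing hypotheses.** $Q=(v_1,v_2,v_3,v_4)$ is a polygon, convex or concave, with vertices in this order. It is a simple quadrilateral: four distinct vertices, edges that do not cross, positive area, no three consecutive vertices collinear. All $v_i$ have rational coordinates, and $|v_1v_2|,|v_2v_3|,|v_3v_4|,|v_4v_1|$ and $|v_1v_3|$ are rational. "Inside $Q$" means in the open interior of the region bounded by $Q$: not on an edge and not a vertex.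

**Definition.** A point $x\in\mathbb R^2$ is *good* if its two coordinates and its four distances $|xv_i|$ are all rational.

Two remarks will be used throughout.

*Rational frames.* Let $L$ be a line through two vertices $u,v$ with $|uv|$ rational. Then $(v-u)/|uv|$ is a unit vector with rational coordinates, so a rotation with rational matrix, followed by a rational translation, carries $L$ to the $x$-axis. This isometry and its inverse preserve rational points and distances, so they preserve goodness. We may also reflect in the $x$-axis.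

**Lemma 1.** Let $q,s$ be two opposite vertices of $Q$ and let the other two vertices $p,r$ lie strictly on opposite sides of the line $qs$. Then the inside of $Q$ is
$$U=(\text{open triangle }pqs)\cup(\text{open triangle }rqs)\cup(\text{open segment }qs).$$

*Proof.* $U$ is open (a small disc around a point of the open segment $qs$ has one half in each triangle, together with a piece of the segment), connected and bounded. It is disjoint from the union $\mathcal C$ of the four edges $pq,ps,rq,rs$. Its closure is the union of the two closed triangles, so the boundary of $U$ lies in $\mathcal C$. Hence $U$ is open and closed in $\mathbb R^2\setminus\mathcal C$, that is, a component of it. It is bounded, so by the Jordan curve theorem it is the inside. $\square$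

Now the case that is easy: one diagonal is a mirror for the other two vertices.

**Proposition 2.** (a) If $v_2$ and $v_4$ are mirror images in the line $v_1v_3$, the good points are dense on the line $v_1v_3$. (b) If $v_1$ and $v_3$ are mirror images in the line $v_2v_4$, the good points are dense on the line $v_2v_4$. In both cases the open segment between the two named vertices on that line lies inside $Q$, so there are infinitely many good points inside $Q$.

*Proof.* (a) In a rational frame $v_1=(0,0)$, $v_3=(c,0)$, $v_2=(a,h)$, $v_4=(a,-h)$ with $h>0$. For rational $t$, the point $(t,0)$ has rational distances $|t|,|t-c|$ to $v_1,v_3$. Its distance to both $v_2$ and $v_4$ is $\sqrt{(t-a)^2+h^2}$. Put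
$$t=a+h\,\frac{1-w^2}{2w},\qquad w\in\mathbb Q_{>0}.$$
Then $(t-a)^2+h^2=h^2\big(\frac{1+w^2}{2w}\big)^2$, so $(t,0)$ is good. As $w$ runs through $(0,\infty)$, the function $\frac{1-w^2}{2w}=\frac12(\frac1w-w)$ decreases continuously from $+\infty$ to $-\infty$, so these $t$ are dense in $\mathbb R$.

(b) Take again a frame with $v_1=(0,0)$, $v_3=(c,0)$. The mirror is the line of points $(c/2,y)$, so $v_2=(c/2,y_2)$ and $v_4=(c/2,y_4)$ with rational $y_2,y_4$. For $y=\frac c2\cdot\frac{1-w^2}{2w}$ the point $(c/2,y)$ has distance $\frac c2\cdot\frac{1+w^2}{2w}$ to $v_1$ and $v_3$, and rational distances $|y-y_2|,|y-y_4|$ to the others. Such $y$ are dense.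

Neither $v_2$ nor $v_4$ is on the line $v_1v_3$, and neither $v_1$ nor $v_3$ is on the line $v_2v_4$, since consecutive vertices are not collinear. So the mirror images lie strictly on opposite sides, and Lemma 1 puts the open segment inside $Q$. $\square$

Two examples by hand, with $v_1=(-12,0)$, $v_3=(12,0)$.

* Convex: $v_2=(0,16)$, $v_4=(0,-9)$; sides $20,20,15,15$. The point $(0,5)$ has distances $13,11,13,14$ to $v_1,\dots,v_4$.
* Concave: $v_2=(0,5)$, $v_4=(0,16)$; sides $13,13,20,20$. The point $(0,9)$ has distances $15,4,15,7$.

What changes when there is no mirror?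

## 2. From one square condition to two

Look for good points on a line $L$ through two of the vertices, at rational distance from each other. In a rational frame $L$ is the $x$-axis, and along $L$ two of the four distances are automatically rational at rational points. Two conditions are left. Suppose the other two vertices lie strictly on opposite sides of $L$.

**Notation.** Let $a,b,h,k\in\mathbb Q$ with $h,k>0$, and
$$A=(a,h),\quad B=(b,-k),\quad \ell=|AB|,\quad V=a+ih,\quad W=b+ik,$$
$$F_1(t)=(t-a)^2+h^2,\qquad F_2(t)=(t-b)^2+k^2 .$$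
Thus $F_1(t)=|t-V|^2$ and $F_2(t)=|t-W|^2$ for real $t$: the point $W$ is the mirror image of $B$, written as a complex number. Let
$$\Sigma=\{\infty\}\cup\{t\in\mathbb Q: F_1(t)\text{ and }F_2(t)\text{ are squares of rational numbers}\}.$$
So a rational $t$ is in $\Sigma$ exactly when $(t,0)$ has rational distances to $A$ and $B$. The point $\infty$ is included for a reason that appears in Section 5.

One point is easy to test. The segment $AB$ meets $L$ at $(m,0)$ with
$$m=\frac{ak+bh}{h+k},$$
at distances $\frac{h\ell}{h+k}$ and $\frac{k\ell}{h+k}$ from $A$ and $B$. Hence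
$$m\in\Sigma\iff \ell\in\mathbb Q.\tag{1}$$

If $V=W$, then $F_1=F_2$ and the parametrization in Proposition 2(a) shows that $\Sigma$ is dense in $\mathbb R$. If $V\neq W$, there are two different squares to produce at once. Here is what one would try.

*Gluing two dense sets.* For any triangle with rational sides, the points at rational distance from its vertices are known to be dense in the plane. Apply this to $v_1v_2v_3$ and to $v_1v_3v_4$. It gives two dense sets, and we need a common point. But two dense sets can be disjoint, as $\mathbb Q$ and $\mathbb Q+\sqrt2$ are, so density alone gives nothing.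

*Parametrizing one condition.* Insert $t=a+h\frac{1-w^2}{2w}$ in $F_2$. The second condition becomes
$$\big(2w(a-b)+h(1-w^2)\big)^2+4k^2w^2=\text{a rational square},$$
a quartic in $w$. It has four distinct roots: it vanishes when $t\in\{W,\overline W\}$; the map $w\mapsto t$ is two-to-one except over its branch points, which come from $w=\pm i$ and are $t=\overline V,V$; and $W,\overline W$ are neither of these. So we face a curve of genus $1$. Such a curve may have very few rational points, and this is where the approach stops: the conic of Proposition 2 had infinitely many points for free, and this curve does not.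

**A line with no good point.** Let $A=(1,1)$ and $B=(-1,-1)$. Suppose $F_1(t)=(t-1)^2+1$ and $F_2(t)=(t+1)^2+1$ are both rational squares. Their product is $t^4+4$. For $t=0$, $F_1=2$ is not a square. For $t=\pm x/y\ne0$ with positive integers $x,y$, we get $x^4+4y^4=z^2$ with an integer $z>0$, and then
$$z^4-(2xy)^4=(x^4+4y^4)^2-16x^4y^4=(x^4-4y^4)^2,$$
where $x^4\ne4y^4$ because $\sqrt2$ is irrational. This contradicts Fermat's theorem that $X^4-Y^4=Z^2$ has no solution in positive integers. So here $\Sigma=\{\infty\}$.

Our quadrilaterals give more to start from. If $v_2,v_4$ lie on opposite sides of the line $v_1v_3$, take $L=v_1v_3$ with $v_1=(0,0)$, $v_3=(c,0)$, $A=v_2$, $B=v_4$. The rational edge lengths say that $\infty,0,c\in\Sigma$. But none of these is inside $Q$. The question becomes: *what does a set $\Sigma$ with three known elements look like?*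

For a rectangle we do not even need this. The center has rational coordinates and distance $\frac12|v_1v_3|$ from every vertex, so it is good; in the $3\times4$ rectangle the distance is $\frac52$.

## 3. The theorem on rational quadrilaterals

**Definition.** A *right kite* is a $Q$ with $v_1v_3\perp v_2v_4$, with the segment $v_1v_3$ bisected by the line $v_2v_4$, and with right angles at $v_1$ and $v_3$.

The convex example of Section 1 is one: at $v_1$ the edge vectors are $(12,16)$ and $(12,-9)$, with scalar product $144-144=0$, and the same holds at $v_3$ by symmetry.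

**Theorem 3.** Let $Q$ satisfy the standing hypotheses. One of the following holds.

**(A)** $v_2,v_4$ lie strictly on opposite sides of the line $v_1v_3$. Then the open segment $v_1v_3$ lies inside $Q$. Either the good points are dense on the line $v_1v_3$; or $Q$ is a rectangle or a right kite, the midpoint of $v_1v_3$ is good, and the only good points on the line $v_1v_3$ are $v_1$, $v_3$ and this midpoint. If $Q$ is a right kite of the latter kind, the good points are dense on the line $v_2v_4$.

**(B)** $v_2,v_4$ lie on the same side. Then, after possibly exchanging the names of $v_2,v_4$, the vertex $v_2$ is in the open triangle $v_1v_3v_4$. The lines $v_1v_2$ and $v_3v_2$, prolonged beyond $v_2$, run inside $Q$, and on at least one of these two lines the good points are dense. On $v_1v_2$ density can fail only if $\angle v_3v_1v_4=90^\circ$; on $v_3v_2$ only if $\angle v_1v_3v_4=90^\circ$.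

Consequently there is always a good point inside $Q$, and if $Q$ is not a rectangle there are infinitely many good points inside $Q$.

For rectangles one good interior point is proved, and nothing is claimed about infinitely many.

**Facts that will be used.**

* *Mazur* (1977): the torsion subgroup of an elliptic curve over $\mathbb Q$ is $\mathbb Z/N$ with $N\le10$ or $N=12$, or $\mathbb Z/2\times\mathbb Z/2N$ with $N\le4$. So its order is at most $16$, and no rational point has order $16$.
* For an elliptic curve over $\mathbb R$, the identity component satisfies $E(\mathbb R)^0\cong\mathbb R/\mathbb Z$, and $E(\mathbb R)$ has at most two components.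
* *Fermat*: $X^4-Y^4=Z^2$ has no solution in positive integers. Hence **there is no rational $x>0$ with $1-x^2$ and $1+x^2$ both rational squares**. For $x\ne1$ the product $1-x^4$ would be a nonzero square, which with $x=Y/X$ solves Fermat's equation; for $x=1$, $1+x^2=2$ is not a square.
* *Abel, Riemann–Roch*: on a curve $E$ of genus $1$ with origin $O$, two divisors of the same degree are linearly equivalent iff their points have the same sum in the group; the space of sections of a line bundle of degree $d>0$ has dimension $d$.
* Every automorphism of the curve $E$ over $\mathbb C$ is $X\mapsto\varepsilon(X)+U$ with $\varepsilon$ an automorphism of the group. If $\varepsilon\ne1$, then $\varepsilon-1$ is a nonzero endomorphism, hence surjective, so the automorphism has a fixed point. The only $\varepsilon$ of order $2$ is $-1$.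
* A finite subgroup of $\mathbb R/\mathbb Z$ is cyclic, with one such subgroup for each order; an infinite subgroup is dense.
* An element of $\mathrm{PGL}_2(\mathbb R)$ with negative determinant reverses the orientation of the circle $\mathbb P^1(\mathbb R)$ and exchanges the upper and lower half planes. With positive determinant it does neither.

## 4. The genus-one curve of a line and two points

From here until the end of Section 6, $V\neq W$. Let $E\subset\mathbb P^3$, with coordinates $[t:s:y_1:y_2]$, be
$$y_1^2=(t-as)^2+h^2s^2,\qquad y_2^2=(t-bs)^2+k^2s^2.\tag{2}$$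
We write $(t,y_1,y_2)$ for $[t:1:y_1:y_2]$. A point of $\Sigma$ is a $t$ over which $E$ has a rational point.

**Step 1. $E$ is a smooth curve of genus $1$ and degree $4$.** Here we use that $V,\overline V,W,\overline W$ are distinct. Note first that $t=s=0$ forces $y_1=y_2=0$, so $(t,s)\ne(0,0)$ on $E$. Write $F_i(t,s)$ for the homogeneous quadratic forms. The gradients of the two equations are $(-\nabla F_1,2y_1,0)$ and $(-\nabla F_2,0,2y_2)$. If $y_1y_2\ne0$ they are independent. If $y_1=0$, then $(t,s)$ is a zero of $F_1$; its two roots are simple, so $\nabla F_1\ne0$ there, and $F_2\ne0$ there, so $y_2\neq0$; again the gradients are independent. The case $y_2=0$ is symmetric. A smooth intersection of two quadrics in $\mathbb P^3$ is a connected curve of genus $1$ and degree $4$.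

Take the origin $O=[1:0:1:1]$, a rational point, which is the zero of the group.

**Step 2. Four points form a plane section iff their sum is a fixed constant $K$.** This is the tool that turns group relations into equations. First, $E$ lies in no plane. Suppose $\alpha t+\beta s+\gamma y_1+\delta y_2=0$ on $E$. Applying $(y_1,y_2)\mapsto(-y_1,-y_2)$ and adding gives $\alpha t+\beta s=0$ on $E$, so $\alpha=\beta=0$, because $t/s$ is not constant. Applying $y_1\mapsto-y_1$ to the rest gives $\gamma y_1=\delta y_2=0$ on $E$, so $\gamma=\delta=0$. Hence the four coordinates are independent sections of a line bundle of degree $4$, whose space of sections has dimension $4$ by Riemann–Roch. So the plane sections are *all* effective divisors in their linear equivalence class, and by Abel these are the effective divisors of degree $4$ with sum $K$.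

**Step 3. The sign changes, as maps of the group.** Let
$$\sigma:(y_1,y_2)\mapsto(-y_1,-y_2),\qquad \iota_1:y_1\mapsto-y_1 .$$
A fixed point of $\sigma$ would have $y_1=y_2=0$ (as $(t,s)\neq(0,0)$), but $F_1,F_2$ have no common root. So $\sigma$ has no fixed point and is a translation:
$$\sigma(X)=X+T,\qquad T=\sigma(O)=[1:0:-1:-1],\qquad 2T=0\ne T.$$
The involution $\iota_1$ fixes the points over $t=V$ and is not the identity. A translation with a fixed point is the identity, so $\iota_1(X)=\varepsilon(X)+D$ with $\varepsilon\ne1$, and $\iota_1^2=\mathrm{id}$ gives $\varepsilon^2=1$, $\varepsilon=-1$: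
$$\iota_1(X)=D-X,\qquad D=\iota_1(O)=[1:0:-1:1].$$
Let $\Delta=\langle\sigma,\iota_1\rangle$, a group of order $4$. The map $t:E\to\mathbb P^1$ has degree $4$ and is $\Delta$-invariant, so it is the quotient of $E$ by $\Delta$. Its fibres are
$$\{X,\ X+T,\ D-X,\ D+T-X\},$$
and its branch points, over which $y_1=0$ or $y_2=0$, are $V,\overline V,W,\overline W$. The plane $s=0$ cuts out $O,\ T,\ D,\ [1:0:1:-1]=D+T$, so
$$K=O+T+D+(D+T)=2D.\tag{3}$$

## 5. Good points as a subgroup of a circle

**Step 1. The real picture.** We want to see $\mathbb P^1(\mathbb R)$, the line $L$ with its point at infinity, as a group. On $E(\mathbb R)$ both forms $F_i(t,s)$ are positive, so $y_1y_2\neq0$, and the sign of $y_1y_2$ does not change under scaling of coordinates. The sets $y_1y_2>0$ and $y_1y_2<0$ are open and closed in $E(\mathbb R)$ and nonempty (they contain $O$ and $D$). As there are at most two components, these are the two components. So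
$$E(\mathbb R)^0=\{y_1y_2>0\}\ni T,\qquad D\notin E(\mathbb R)^0 .$$
Every $t\in\mathbb P^1(\mathbb R)$ has exactly two points of $E(\mathbb R)^0$ above it, and they form a pair $\{X,X+T\}$. Hence $t$ induces a continuous bijection $E(\mathbb R)^0/\langle T\rangle\to\mathbb P^1(\mathbb R)$ of compact Hausdorff spaces, a homeomorphism. Since $E(\mathbb R)^0\cong\mathbb R/\mathbb Z$, the quotient by its subgroup of order $2$ is again $\cong\mathbb R/\mathbb Z$. Fix such an isomorphism and let
$$\psi:\mathbb P^1(\mathbb R)\to E(\mathbb R)^0/\langle T\rangle\cong\mathbb R/\mathbb Z,\qquad \psi(\infty)=0,$$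
be the inverse homeomorphism. For $X\in E(\mathbb R)^0$ put $\psi(X)=\psi(t(X))$. As a map on $E(\mathbb R)^0$ this is a group homomorphism with kernel $\{0,T\}$.

**Step 2. The rational points.** Let $H=E(\mathbb Q)\cap E(\mathbb R)^0$. Let $t\in\mathbb P^1(\mathbb Q)$. If one point over $t$ is rational, all four are, and they are distinct because $t$ is not a branch point; this happens exactly when $t\in\Sigma$ (for $t=\infty$ the four points are rational, hence the convention $\infty\in\Sigma$). Two of the four lie in $E(\mathbb R)^0$. Therefore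
$$\psi(\Sigma)=H/\langle T\rangle\ \text{ is a subgroup of }\mathbb R/\mathbb Z,\qquad |E(\mathbb Q)|=4\,|\Sigma|.$$

**Step 3. Infinite means dense; finite means at most four.** If $\Sigma$ is infinite, $\psi(\Sigma)$ is an infinite subgroup of the circle, so it is dense, and since $\psi$ is a homeomorphism $\Sigma$ is dense in $\mathbb R$. If $n=|\Sigma|$ is finite, then $E(\mathbb Q)$ is a finite group of order $4n$, so $4n\le16$ by Mazur. In summary:
$$\begin{aligned}&\text{if }|\Sigma|=\infty,\ \Sigma\text{ is dense in }\mathbb R;\\ &\text{if }n=|\Sigma|<\infty,\ \text{then }n\le4,\ \psi(\Sigma)=\tfrac1n\mathbb Z/\mathbb Z,\ \text{and }H\text{ is cyclic of order }2n.\end{aligned}\tag{4}$$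

So three known elements leave only $n=3$ and $n=4$ to fear.

## 6. A half-turn and reflections of the $t$-line

Two kinds of symmetry of the circle $\psi:\mathbb P^1(\mathbb R)\to\mathbb R/\mathbb Z$ are given by explicit Möbius maps of $t$. They locate the elements of $\Sigma$.

**Step 1. The half-turn.** We show that $\psi(m)=\frac12$. Put $\kappa=(a-m)(b-m)-hk$ and $\tau(t)=m+\frac{\kappa}{t-m}$. Since $a-m=\frac{h(a-b)}{h+k}$ and $b-m=\frac{-k(a-b)}{h+k}$,
$$V-m=\tfrac h{h+k}\big((a-b)+i(h+k)\big),\qquad W-m=\tfrac k{h+k}\big(-(a-b)+i(h+k)\big).$$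
The product of the two brackets is $-(a-b)^2-(h+k)^2=-\ell^2$. So $(V-m)(W-m)$ is real, hence equal to its real part $\kappa$:
$$(V-m)(W-m)=-\frac{hk\ell^2}{(h+k)^2}=\kappa<0.\tag{5}$$
Thus $\tau$ swaps $V$ and $W$, and, having real coefficients, $\overline V$ and $\overline W$. Let $\beta_1=|V-m|$, $\beta_2=|W-m|$, so $\beta_1\beta_2=-\kappa$. From
$$\tau(t)-V=\tau(t)-\tau(W)=\frac{\kappa\,(W-t)}{(t-m)(W-m)}$$
we get, taking squared absolute values for real $t$ (both sides are rational functions, so the identity holds in general), $F_1(\tau t)=\beta_1^2F_2(t)/(t-m)^2$, and likewise $F_2(\tau t)=\beta_2^2F_1(t)/(t-m)^2$. Hence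
$$\tilde\tau(t,y_1,y_2)=\Big(\tau t,\ \frac{\beta_1y_2}{t-m},\ \frac{\beta_2y_1}{t-m}\Big)$$
maps $E$ to itself. In projective terms it is the invertible linear map $[t:s:y_1:y_2]\mapsto[m(t-ms)+\kappa s:\ t-ms:\ \beta_1y_2:\ \beta_2y_1]$, with real coefficients. It multiplies $y_1y_2$ by $\beta_1\beta_2>0$, so it preserves $E(\mathbb R)^0$. Since $\tau t-m=\kappa/(t-m)$, applying $\tilde\tau$ twice sends $y_1$ to $\beta_1\cdot\frac{\beta_2y_1}{t-m}\cdot\frac{t-m}{\kappa}=-y_1$, likewise $y_2$ to $-y_2$, and fixes $t$. So $\tilde\tau^2=\sigma$. As $\sigma$ has no fixed point, $\tilde\tau$ has none, so it is translation by some $C=\tilde\tau(O)\in E(\mathbb R)^0$ with $2C=T$. Then $2\psi(C)=0$, and $C\notin\{0,T\}$ because $2C\ne0$; so $\psi(C)=\frac12$. As $t\circ\tilde\tau=\tau\circ t$ and $\tau(\infty)=m$,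
$$\psi(\tau(t))=\psi(t)+\tfrac12,\qquad\psi(m)=\tfrac12.\tag{6}$$

*Example.* Take the right kite of Section 1 and $L=v_1v_3$: $A=(0,16)$, $B=(0,-9)$, $m=0$, $\kappa=-144$, $\tau(t)=-144/t$. Indeed $\tau(16i)=9i$. The set $\Sigma$ contains $\infty$, $0$, $12$, $-12$ (as $144+256=20^2$, $144+81=15^2$), and $\tau$ swaps $\infty\leftrightarrow0$ and $12\leftrightarrow-12$.

**Step 2. Reflections.** We ask when $X\mapsto J-X$ descends to the $t$-line. Let $J\in H$ with $2J-2D\in\{0,T\}$, and let $\Phi_J(X)=J-X$. Then
$$\Phi_J\,\iota_1\,\Phi_J^{-1}(X)=J-\big(D-(J-X)\big)=2J-D-X\in\{D-X,\ D+T-X\},$$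
and $\Phi_J\sigma\Phi_J^{-1}(X)=X-T=X+T$. So $\Phi_J$ normalizes $\Delta$, permutes the fibres of $t$, and induces an automorphism $\varphi_J$ of $\mathbb P^1=E/\Delta$. It is defined over $\mathbb Q$ because $J$ is rational, so $\varphi_J\in\mathrm{PGL}_2(\mathbb Q)$. Since $\Phi_J$ carries fibres bijectively to fibres, and preserves $E(\mathbb R)^0$,
$$\psi(\varphi_J(t))=\psi(J)-\psi(t),\qquad\varphi_J\text{ permutes }\{V,\overline V,W,\overline W\}.\tag{7}$$
By the first formula $\varphi_J$ is a nontrivial involution which reverses the orientation of $\mathbb P^1(\mathbb R)$. So it exchanges the half planes, and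
$$\varphi_J(V)\in\{\overline V,\overline W\}.\tag{8}$$

If $\varphi_J(\infty)=\infty$, then $\varphi_J(t)=\alpha t+\beta$ with $\alpha^2=1$; $\alpha=1$ would force $\beta=0$ and $\varphi_J=\mathrm{id}$, so $\varphi_J(t)=\beta-t$ with $\beta\in\mathbb Q$. We use this twice below.

Note also that $E(\mathbb R)^0$ has index $2$ in $E(\mathbb R)$, so $2D\in H$ always.

## 7. Finite sets $\Sigma$, and the proof of Theorem 3 from them

**Proposition 4.** Let $V\ne W$ and let $\Sigma$ be finite, $n=|\Sigma|$. Then $n\le4$ and $n\ne3$. If $n=4$ and $t_0\in\Sigma\setminus\{\infty,m\}$, then with $P=(t_0,0)$ we have $PA\perp PB$, $\Sigma=\{\infty,m,t_0,2m-t_0\}$, and either $a=b=m$ (so $AB\perp L$), or $a+b=2m$ and $h=k$ (so $(m,0)$ is the midpoint of $AB$).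

The bound $n\le 4$ is (4). The rest is proved in Sections 9–11. First we see why this is all that is needed.

The vertices $v_2,v_4$ are not on the line $v_1v_3$, because $v_1,v_2,v_3$ and $v_3,v_4,v_1$ are not collinear.

**Case A: $v_2,v_4$ strictly on opposite sides of the line $v_1v_3$.** By Lemma 1 the open segment $v_1v_3$ lies inside $Q$. Choose a rational frame with $v_1=(0,0)$, $v_3=(c,0)$, $c>0$ rational, $A=v_2=(a,h)$, $B=v_4=(b,-k)$ with $h,k>0$. For rational $t$ the distances of $(t,0)$ to $v_1,v_3$ are rational, so $(t,0)$ is good iff $t\in\Sigma\setminus\{\infty\}$. The edges give $\infty,0,c\in\Sigma$. If $V=W$ or $\Sigma$ is infinite, the good points are dense on the line $v_1v_3$ (Section 2 and (4)), and infinitely many of them lie in the open segment.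

Otherwise $V\ne W$, $\Sigma$ is finite and $n\ge3$; so $n=4$ by Proposition 4. Since $v_4,v_1,v_2$ are not collinear, $m\ne0$; since $v_2,v_3,v_4$ are not collinear, $m\neq c$. Proposition 4 with $t_0=0$ gives $\Sigma=\{\infty,m,0,2m\}$. As $c\in\Sigma$ is none of $\infty,m,0$, we get $c=2m$. So the midpoint of $v_1v_3$ is good, it is inside $Q$, and $v_1,v_3$ and it are the only good points on the line. With $t_0=0$ and $t_0=c$ the Proposition gives right angles at $v_1$ and $v_3$. Moreover, either $a=b=m$, and then $v_2v_4\perp v_1v_3$ meets $v_1v_3$ at its midpoint: $Q$ is a right kite. Or $(m,0)$ is also the midpoint of $v_2v_4$, and then $Q$ is a parallelogram with a right angle: a rectangle. In the right kite case $v_1$ and $v_3$ are mirror images in the line $v_2v_4$, so by Proposition 2(b) the good points are dense on the line $v_2v_4$, whose open segment $v_2v_4$ lies inside $Q$.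

**Case B: $v_2,v_4$ on the same side of the line $v_1v_3$.** *First we find the shape.* Let $\alpha_i=\angle v_3v_1v_i$ and $\beta_i=\angle v_1v_3v_i$ for $i=2,4$. If $\alpha_2=\alpha_4$, then $v_2,v_4$ would be on one ray from $v_1$, but $v_4,v_1,v_2$ are not collinear; so $\alpha_2\ne\alpha_4$, and similarly $\beta_2\ne\beta_4$.

Suppose $\alpha_2<\alpha_4$ and $\beta_2>\beta_4$. Seen from $v_1$, the directions of $v_3,v_2,v_4$ have angles $0<\alpha_2<\alpha_4<\pi$, so $v_3$ and $v_4$ are strictly on opposite sides of the line $v_1v_2$. Seen from $v_3$, the directions of $v_1,v_4,v_2$ have angles $0<\beta_4<\beta_2<\pi$, so $v_1$ and $v_2$ are strictly on opposite sides of the line $v_3v_4$. So the unique common point of these two lines lies on the open segment $v_3v_4$ and on the open segment $v_1v_2$: two edges cross, which is excluded. If $\alpha_2>\alpha_4$ and $\beta_2<\beta_4$, the same argument with $v_2,v_4$ exchanged shows that $v_4v_1$ and $v_2v_3$ cross.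

The hypotheses are symmetric in $v_2,v_4$, so we may exchange their names and assume $\alpha_2<\alpha_4$ and $\beta_2<\beta_4$. Then $v_2$ is on the same side of $v_1v_3$ as $v_4$, on the same side of $v_1v_4$ as $v_3$, and on the same side of $v_3v_4$ as $v_1$: it lies in the open triangle $v_1v_3v_4$. In particular the line $v_4v_2$ meets the open segment $v_1v_3$, so $v_1$ and $v_3$ are strictly on opposite sides of the line $v_2v_4$. By Lemma 1, the inside of $Q$ contains the open triangles $v_1v_2v_4$ and $v_3v_2v_4$.

*The line $v_1v_2$.* Choose a rational frame with $v_1=(0,0)$, $v_2=(d,0)$, $d>0$ rational. Since $v_2$ is in the open triangle, the ray $v_1v_2$ leaves the triangle through a point of the open segment $v_3v_4$, beyond $v_2$. So $v_3,v_4$ are strictly on opposite sides of the axis; after a reflection $A=v_3=(a,h)$, $B=v_4=(b,-k)$, and the exit point is $(m,0)$ with $m>d$. For $d<t<m$ the point $(t,0)$ lies on a segment joining the vertex $v_2$ of the triangle $v_2v_3v_4$ to a point of the open opposite side, so it is in that open triangle, inside $Q$.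

Every $t\in\Sigma\setminus\{\infty\}$ gives a good point $(t,0)$: the distances to $v_1,v_2$ are $|t|,|t-d|$. We know three elements of $\Sigma$: $\infty$; $0$, because $|v_1v_3|$ and $|v_1v_4|$ are rational; and $m$, by (1), because $|v_3v_4|$ is rational. They are distinct. If $V=W$ or $\Sigma$ is infinite, the good points are dense on the line, and infinitely many lie inside $Q$. Otherwise $n\ge3$, so $n=4$, and Proposition 4 with $t_0=0$ gives $\angle v_3v_1v_4=90^\circ$.

*The line $v_3v_2$.* The same argument with $v_1$ and $v_3$ interchanged uses $|v_3v_2|,|v_3v_1|,|v_3v_4|,|v_1v_4|\in\mathbb Q$. It shows that the good points are dense on the line $v_3v_2$, infinitely many of them inside $Q$, unless $\angle v_1v_3v_4=90^\circ$.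

A triangle does not have two right angles, so on at least one of the two lines the good points are dense.

This proves Theorem 3, given Proposition 4. In every case there is a good point inside $Q$, and there are infinitely many unless we are in the rectangle alternative of Case A. $\square$

## 8. A right kite whose diagonal carries only three good points

Does the exceptional alternative in (A) occur? It does, for the right kite $v_1=(-12,0)$, $v_2=(0,16)$, $v_3=(12,0)$, $v_4=(0,-9)$. This section is an example and is not used in the proof. We check that $\Sigma=\{\infty,0,12,-12\}$, where $F_1=t^2+256$ and $F_2=t^2+81$.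

If $t\in\Sigma$ is rational, then $X=t^2$ is the first coordinate of a rational point on
$$\Gamma:\ Y^2=X(X+81)(X+256).$$
So it suffices to show that $\Gamma(\mathbb Q)$ is finite: then $\Sigma$ is finite, $n\le4$ by (4), and four elements are known.

We use the standard 2-descent. The map $(X,Y)\mapsto(X,X+81,X+256)$ modulo squares (at a point of order $2$, the vanishing entry is replaced by the value that makes the product a square) is a homomorphism on $\Gamma(\mathbb Q)$ with kernel $2\Gamma(\mathbb Q)$. By Mordell's theorem $|\Gamma(\mathbb Q)/2\Gamma(\mathbb Q)|=2^{r+2}$, $r$ being the rank. So we must show that the image has $4$ elements. Write a class as $(d_1,d_2,d_3)$ with squarefree integers $d_i$. A prime dividing some $d_i$ divides exactly two of them, because $d_1d_2d_3$ is a square; at a point that is not of order $2$ the two corresponding entries then have odd valuation at that prime. A negative valuation would be shared by all three entries and be even, as the product of the entries is a square, so the two odd valuations are positive and the prime divides the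 difference of the two entries. The differences are $81$, $256$ and $175=5^2\cdot7$. So a prime common to $d_1,d_2$ is $3$, common to $d_1,d_3$ is $2$, common to $d_2,d_3$ is $5$ or $7$. Also $d_3>0$, because $X\ge-256$ on real points, so $d_1$ and $d_2$ have the same sign. The three points of order $2$ have classes of the same shape: $(0,0)$ gives $(1,1,1)$, and $(-81,0)$ and $(-256,0)$ both give $(-1,-7,7)$.

Known classes are $(-1,-7,7)$ and $(6,105,70)$. The latter comes from $X=864=6\cdot12^2$, $X+81=945=105\cdot3^2$, $X+256=1120=70\cdot4^2$, with $6\cdot105\cdot70=210^2$. Multiply a given class by the first if $d_1<0$, and then by the second if $7\mid d_3$. It remains to exclude all nontrivial classes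
$$(d_1,d_2,d_3)=(2^{\mu}3^{\nu},\ 3^{\nu}5^{\rho},\ 2^{\mu}5^{\rho}),\qquad\mu,\nu,\rho\in\{0,1\}.$$
Such a class comes from a point with $Y\ne0$. Clearing denominators, there are integers $u,v,w,e$ with no common prime factor of all four, and
$$d_1u^2+81e^2=d_2v^2,\quad d_1u^2+256e^2=d_3w^2,\quad d_2v^2+175e^2=d_3w^2 .$$

* $\nu=1$. Modulo $7$, $d_2v^2\equiv d_3w^2$, while $d_2d_3$ is $d_1\in\{3,6\}$ times a square, a non-residue. So $7\mid v,w$; then $49\mid175e^2$ gives $7\mid e$, and the first equation gives $7\mid u$. Contradiction.
* $(2,1,2)$. Modulo $5$, $v^2\equiv2w^2$, so $5\mid v,w$. Then $2u^2+81e^2\equiv0$, i.e. $u^2\equiv2e^2$, so $5\mid u,e$. Contradiction.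
* $(2,5,10)$. Modulo $5$, $2u^2+e^2\equiv0$, i.e. $u^2\equiv2e^2$, so $5\mid u,e$. Then $25\mid5v^2$ and $25\mid10w^2$, so $5\mid v,w$. Contradiction.
* $(1,5,5)$. Modulo $3$, the first equation is $u^2\equiv2v^2$, so $3\mid u,v$; the second is then $e^2\equiv2w^2$, so $3\mid e,w$. Contradiction.

So the image has $4$ elements, $r=0$, and $\Gamma(\mathbb Q)$ is finite. On the line $v_1v_3$ of this kite the only good points are $v_1$, $v_3$ and the midpoint. On the line $v_2v_4$ they are dense.

## 9. A descent

The case $n=3$ will come down to an equation that has no solutions.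

**Lemma 5.** There are no positive integers $u,v,f,g$ with $\gcd(u,v)=1$ and $v^2=u^2+4f^2=f^2+g^2$. Consequently there is no rational $z$ with $0<|z|<1$ and $(1-z^2)(3+z^2)$ a rational square.

*Proof.* Take a solution with $v$ minimal.

**Step 1. Parametrize both Pythagorean triples.** From $v^2=u^2+4f^2$, $u\equiv v\pmod2$, and coprimality makes both odd. A prime dividing $u$ and $f$ would divide $v$; so $\gcd(u,2f)=1$ and $(u,2f,v)$ is a primitive Pythagorean triple. Hence $f=cd$ and $v=c^2+d^2$ with $c,d>0$ coprime of opposite parity. So $f$ is even. A prime dividing $f$ and $v$ would divide $u$; so $\gcd(f,v)=1$ and $(f,g,v)$ is primitive with $f$ even: $f=2MN$, $v=M^2+N^2$ with $M,N>0$ coprime. Name $c,d$ so that $c$ is even.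

**Step 2. Factor.** From $\frac c2\cdot d=MN$, with $\gcd(\frac c2,d)=\gcd(M,N)=1$, put $r=\gcd(\frac c2,M)$, $s=\gcd(\frac c2,N)$, $x=\gcd(d,M)$, $y=\gcd(d,N)$. Then
$$\tfrac c2=rs,\quad d=xy,\quad M=rx,\quad N=sy,$$
and $r,s,x,y>0$ are pairwise coprime: any two of them divide the two members of one of the coprime pairs $(\frac c2,d)$, $(M,N)$. Since $d$ is odd, $x,y$ are odd. Now $c^2+d^2=M^2+N^2$ reads $4r^2s^2+x^2y^2=r^2x^2+s^2y^2$, i.e.
$$s^2(4r^2-y^2)=x^2(r^2-y^2).$$
As $\gcd(s,x)=1$, there is an integer $G$ with
$$4r^2-y^2=Gx^2,\qquad r^2-y^2=Gs^2 .$$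

**Step 3. Determine $G$ and descend.** If $G=0$, then $r=y=2r$, impossible. Subtracting the two equations, and subtracting the first from four times the second, we see that $G$ divides $3r^2$ and $3y^2$, so $G\mid3$. Modulo $4$ the first equation is $-1\equiv G$. So $G\in\{-1,3\}$.

* $G=-1$: $y^2=x^2+4r^2=r^2+s^2$. This is a solution with $(u,v,f,g)$ replaced by $(x,y,r,s)$, and $y\le d<v$.
* $G=3$: subtracting, $x^2=r^2+s^2$, and $y^2=r^2-3s^2=x^2-4s^2$. So $x^2=y^2+4s^2=s^2+r^2$, a solution $(y,x,s,r)$ with $x\le d<v$.

As $\gcd(x,y)=1$, both contradict minimality.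

**Step 4. The consequence.** Let $|z|=u/v$ in lowest terms. Then $(v^2-u^2)(3v^2+u^2)$ is a positive square. A common divisor of the factors divides their sum $4v^2$ and also $(3v^2+u^2)-3(v^2-u^2)=4u^2$, hence divides $4$. So the factors are $e\alpha^2$ and $e\beta^2$ with $e$ squarefree dividing $4$: $e\in\{1,2\}$. If $e=2$, then $u\equiv v\pmod2$, both are odd, and $2\beta^2=3v^2+u^2\equiv4\pmod8$, so $\beta^2\equiv2\pmod4$, impossible. So $e=1$: $v^2-u^2=\alpha^2$, $3v^2+u^2=\beta^2$, and $\alpha^2+\beta^2=4v^2$ forces $\alpha=2f$, $\beta=2g$. Then $v^2=u^2+4f^2=f^2+g^2$ with $u,v,f,g>0$, a contradiction. $\square$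

## 10. $\Sigma$ never has three elements

Suppose $V\ne W$ and $n=3$. Then $|H|=6$ and $H/\langle T\rangle\cong\mathbb Z/3$.

**Step 1. Change the point at infinity so that $2D\in\{0,T\}$.** This makes the reflection $\varphi_0$ available. Let $X=2D\in H$. Then $2D-4X=-3\cdot2D\in\{0,T\}$, because $H/\langle T\rangle$ has order $3$. If $t(X)=\infty$, then $X\in\{0,T\}$, that is, $2D\in\{0,T\}$ already. Otherwise let $X=[t_*:1:p_0:q_0]$ and substitute
$$t=t_*+\frac1{t'},\qquad y_1=\frac{p_0y_1'}{t'},\qquad y_2=\frac{q_0y_2'}{t'} .$$
Since $p_0^2=F_1(t_*)$, the first equation becomes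
$$y_1'^2=t'^2+\frac{2(t_*-a)}{p_0^2}t'+\frac1{p_0^2}=(t'-a')^2+h'^2,\qquad a'=-\frac{t_*-a}{p_0^2},\quad h'=\frac h{p_0^2},$$
where $h'^2=\frac1{p_0^2}-a'^2=\frac{p_0^2-(t_*-a)^2}{p_0^4}=\frac{h^2}{p_0^4}$; similarly for $y_2'$. So we have a curve of the same kind. Its data satisfy $V'=\frac{V-t_*}{|V-t_*|^2}=\frac1{\overline V-t_*}$ and $W'=\frac1{\overline W-t_*}$, so $V'\ne W'$. The substitution is the projective linear map $[t:s:y_1:y_2]\mapsto[s:\ t-t_*s:\ y_1/p_0:\ y_2/q_0]$, an isomorphism over $\mathbb Q$ which commutes with $\iota_1$ and $\sigma$. It sends $\Sigma$ bijectively to the new $\Sigma'$, and $X$ to the new origin $[1:0:1:1]$. So the new group is $E$ with origin $X$, identified with the old group by $Y\mapsto Y-X$. Under this identification the new $T$ is $\sigma(X)-X=T$ and the new $D$ is $\iota_1(X)-X=D-2X$, whose double is $2D-4X\in\{0,T\}$.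

So from now on $2D\in\{0,T\}$, still with $n=3$. By (4) and (6), $\psi(m)=\frac12\notin\frac13\mathbb Z/\mathbb Z$, so $m\notin\Sigma$ and, by (1), $\ell\notin\mathbb Q$.

**Step 2. Use $\varphi_0$ to make the picture symmetric.** $J=0$ satisfies the condition for reflections. By (7), $\varphi_0$ fixes $\infty$, so $\varphi_0(t)=\beta-t$ with $\beta\in\mathbb Q$; after a rational translation $\varphi_0(t)=-t$. It swaps the two elements of $\Sigma$ with $\psi=\pm\frac13$, so $\Sigma=\{\infty,\rho,-\rho\}$ with $\rho>0$ rational, and after scaling by $\rho$,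
$$\Sigma=\{\infty,1,-1\}.$$
(Translation and scaling change $E$ by an isomorphism that respects $O,\iota_1,\sigma$, and keep $\ell$ irrational.) By (8), $-V\in\{\overline V,\overline W\}$. If $-V=\overline V$, then also $-W=\overline W$, so $a=b=0$ and $\ell=h+k\in\mathbb Q$, a contradiction. So $W=-\overline V$:
$$b=-a,\qquad k=h,\qquad a\ne0\ \ (\text{as }V\neq W).$$

**Step 3. $K=T$.** The map $[t:s:y_1:y_2]\mapsto[t:-s:y_2:y_1]$ preserves the equations $y_1^2=(t-as)^2+h^2s^2$, $y_2^2=(t+as)^2+h^2s^2$. It is an involution fixing $O$ and is not the identity, so it is $X\mapsto-X$. It sends $D=[1:0:-1:1]$ to $[1:0:1:-1]=D+T$. So $-D=D+T$, hence $2D=T$, and $K=T$ by (3).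

**Step 4. Write "order three" as a tangency.** Since $1\in\Sigma$, there are rational $p,q>0$ with
$$p^2=(1-a)^2+h^2,\qquad q^2=(1+a)^2+h^2 .$$
So $q^2-p^2=4a\ne0$, and $S:=p+q>|1-a|+|1+a|\ge2$. For $\varepsilon=\pm1$ let $R=[1:1:\varepsilon p:\varepsilon q]\in H$. As $\psi(R)=\pm\frac13$, $3R\in\{0,T\}$; changing $\varepsilon$ replaces $R$ by $R+T$ and $3R$ by $3R+T$. Choose $\varepsilon$ so that $3R=0$. Then the divisor $2R+(R+T)+O$ has sum $T=K$, so it is a plane section. A plane $\alpha t+\beta s+\gamma y_1+\delta y_2=0$ through $R$ and $R+T=[1:1:-\varepsilon p:-\varepsilon q]$ has $\alpha+\beta=0$ and $\gamma p+\delta q=0$, so it is $\mu(t-s)+\nu(qy_1-py_2)=0$. Containing $O$ gives $\mu+\nu(q-p)=0$, with $\nu\ne0$. So the plane is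
$$qy_1-py_2=(q-p)(t-s).$$
It meets $E$ at $R$ with multiplicity at least $2$. Since $t$ is unramified at $R$, it is a local parameter there, and on $s=1$ we have $\frac{dy_1}{dt}=\frac{t-a}{y_1}$, $\frac{dy_2}{dt}=\frac{t+a}{y_2}$. Differentiating the plane equation at $R$, with $\varepsilon^{-1}=\varepsilon$,
$$\varepsilon\Big(\frac{q(1-a)}p-\frac{p(1+a)}q\Big)=q-p.\tag{9}$$

**Step 5. Solve (9).** Multiply by $pq=:N$. Since $4a=q^2-p^2$,
$$q^2(1-a)-p^2(1+a)=(q^2-p^2)-a(p^2+q^2)=(q^2-p^2)\Big(1-\frac{p^2+q^2}4\Big).$$
Divide by $q-p\ne0$ and use $p^2+q^2=S^2-2N$: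
$$\varepsilon S(4-S^2+2N)=4N .$$

* If $\varepsilon=1$: $S(2-S)(2+S)=2N(2-S)$. As $S\neq2$, $2N=S^2+2S>S^2=p^2+q^2+2N>2N$, impossible.
* If $\varepsilon=-1$: $S(S-2)(S+2)=2N(S+2)$. So $2N=S(S-2)$ and $p^2+q^2=S^2-2N=2S$.

**Step 6. Reach Lemma 5.** Let $\delta=q-p\ne0$. Then $S^2+\delta^2=2(p^2+q^2)=4S$. Also $a=S\delta/4$ and $p=(S-\delta)/2$, so
$$p-1+a=\frac{(S-2)(2+\delta)}4,\qquad p+1-a=\frac{(S+2)(2-\delta)}4 ,$$
and $h^2=p^2-(1-a)^2$ is the product of these two:
$$16h^2=(S^2-4)(4-\delta^2)=(S^2-4)(S-2)^2,$$
since $4-\delta^2=4-4S+S^2$. As $S>2$ is rational, $S^2-4$ is a rational square. Put $z=\delta/S\ne0$. From $S^2(1+z^2)=4S$, $S=\frac4{1+z^2}$; and $S>2$ gives $z^2<1$. Then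
$$S^2-4=\frac{16-4(1+z^2)^2}{(1+z^2)^2}=\frac{4(1-z^2)(3+z^2)}{(1+z^2)^2},$$
so $(1-z^2)(3+z^2)$ is a rational square with $0<|z|<1$. This contradicts Lemma 5. Hence $n\ne3$.

## 11. Sets $\Sigma$ of four elements

Let $V\ne W$, $n=4$, $t_0\in\Sigma\setminus\{\infty,m\}$. By a rational translation $t_0=0$ and $P=(0,0)$; so $m\ne0$.

**Step 1. The position of $2D$ in $H$.** By (4), $H$ is cyclic of order $8$ and $\psi(\Sigma)=\frac14\mathbb Z/\mathbb Z$. By (6), $\psi(m)=\frac12$, so $m\in\Sigma$, hence $\ell\in\mathbb Q$ by (1); and $\psi(0)=\pm\frac14$. Let $R\in H$ lie over $t=0$. Its image generates $H/\langle T\rangle\cong\mathbb Z/4$, so its order is $4$ or $8$. If the order were $4$, then $2R$ would be the unique element of order $2$ in $H$, namely $T$, and the image of $R$ would have order $2$. So $R$ generates $H$ and $4R=T$. We have $2D\in H$. If $2D$ were an odd multiple of $R$, it would have order $8$ and $D\in E(\mathbb Q)$ would have order $16$, contradicting Mazur. So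
$$2D=2jR\quad\text{for some integer }j .$$

**Step 2. $j$ even gives the conclusion of Proposition 4.** Here $2D$ is a multiple of $4R=T$, so $J=0$ satisfies $2J-2D\in\{0,T\}$. By (7), $\varphi_0$ acts as $\psi\mapsto-\psi$: it fixes $\infty$ and $m$, and swaps $0$ and $\tau(0)$, the points with $\psi=\pm\frac14$. So $\varphi_0(t)=2m-t$, $\tau(0)=2m$, and
$$\Sigma=\{\infty,m,0,2m\}.$$
As $\tau(0)=m-\kappa/m$, we get $\kappa=-m^2$. By (8), $2m-V\in\{\overline V,\overline W\}$. If $2m-V=\overline V$, then $a=m$, and as $\varphi_0$ permutes the four branch points, also $2m-W=\overline W$ and $b=m$. If $2m-V=\overline W$, then $a+b=2m$ and $h=k$. In both cases $a+b=2m$, so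
$$-m^2=\kappa=(a-m)(b-m)-hk=ab-m^2-hk ,$$
i.e. $ab=hk$. The scalar product of $PA=(a,h)$ and $PB=(b,-k)$ is $ab-hk=0$, so $PA\perp PB$. This is the claim.

It remains to show that $j$ cannot be odd. Suppose it is.

**Step 3. The reflection $\varphi_R$.** $J=R$ satisfies $2J-2D=2(1-j)R\in\{0,T\}$. By (7), $\varphi_R$ acts as $\psi\mapsto\psi(0)-\psi$, so it swaps $0$ and $\infty$: $\varphi_R(t)=\kappa'/t$. As it reverses orientation, its determinant $-\kappa'$ is negative, so $\kappa'>0$. By (8) there are two cases:

* (i) $\varphi_R(V)=\overline V$, and then $\varphi_R(W)=\overline W$: $|V|^2=\kappa'=|W|^2$, so $|V|=|W|$;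
* (ii) $\varphi_R(V)=\overline W$: $V\overline W=\kappa'>0$, so $\arg V=\arg W$.

**Step 4. A triple contact at $O$.** This extracts a second equation from $2D=2jR$. We have $\psi(2D)=2j\psi(0)=\pm\frac j2=\frac12$, so $t(2D)=m$. The divisor $3O+(2D)$ has sum $2D=K$, so it is a plane section. At $O$ the function $x=s/t$ is a local parameter, and
$$\frac{y_1}t=\sqrt{(1-ax)^2+h^2x^2}=1-ax+\tfrac{h^2}2x^2+O(x^3),\qquad\frac{y_2}t=1-bx+\tfrac{k^2}2x^2+O(x^3).$$
A plane $\alpha t+\beta s+\gamma y_1+\delta y_2=0$ meets $E$ at $O$ to order at least $3$ iff $\alpha+\gamma+\delta=0$, $\beta-a\gamma-b\delta=0$ and $\gamma h^2+\delta k^2=0$. Up to a factor there is one such plane: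
$$k^2(y_1-t+as)=h^2(y_2-t+bs).$$
It contains the point $2D=(m,y_1,y_2)$. So with
$$\lambda:=\frac{y_1-m+a}{h^2}=\frac{y_2-m+b}{k^2}$$
we have $y_1=m-a+h^2\lambda$, $y_2=m-b+k^2\lambda$. Inserting this in $y_1^2=(m-a)^2+h^2$ and $y_2^2=(m-b)^2+k^2$ gives
$$1=2\lambda(m-a)+h^2\lambda^2=2\lambda(m-b)+k^2\lambda^2 ,$$
so $\lambda\ne0$. With $\eta=\frac{b-a}{h+k}$ we have $m-a=h\eta$ and $m-b=-k\eta$. So $h\lambda$ and $-k\lambda$ are both roots of $X^2+2\eta X-1$, and they are distinct because $(h+k)\lambda\ne0$. Comparing product and sum of the roots, $hk\lambda^2=1$ and $(h-k)\lambda=-2\eta$. Squaring the second and inserting the first,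
$$(h^2-k^2)^2=4hk\,(a-b)^2.\tag{10}$$

**Step 5. Case (i) contradicts Fermat.** $|V|=|W|=|PA|$ is rational as $0\in\Sigma$; scale it to $1$. If $a=b$, then $h=k$ and $V=W$; so $a\ne b$. From $a^2+h^2=b^2+k^2$ we have $h^2-k^2=b^2-a^2$, and (10) becomes $(a+b)^2=4hk$. Write
$$V=e^{i\alpha},\quad W=e^{i\beta},\quad\alpha,\beta\in(0,\pi),\quad\theta=\tfrac{\alpha+\beta}2\in(0,\pi),\quad\phi=\tfrac{\alpha-\beta}2\in(-\tfrac\pi2,\tfrac\pi2).$$
Then $a+b=\cos\alpha+\cos\beta=2\cos\theta\cos\phi$ and $4hk=4\sin\alpha\sin\beta=2(\cos2\phi-\cos2\theta)=4(\cos^2\phi-\cos^2\theta)$, so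
$$\cos^2\theta\cos^2\phi=\cos^2\phi-\cos^2\theta,\quad\text{i.e.}\quad\cos^2\phi\,\sin^2\theta=\cos^2\theta,\quad\cos^2\phi=\cot^2\theta .$$
Now we collect rationality.

* $\ell=|e^{i\alpha}-e^{-i\beta}|=2\sin\theta$ is rational, so $\sin\theta$ is.
* $\sin2\theta=\sin(\alpha+\beta)=hb+ak$ is rational, so $\cos\theta$ is.
* Hence $x:=\cos\phi=|\cot\theta|>0$ is rational.
* $\sin2\phi=\sin(\alpha-\beta)=hb-ak$ is rational, so $\sin\phi$ is.

Then $1-x^2=\sin^2\phi$ and $1+x^2=1/\sin^2\theta$ are both rational squares, contradicting the consequence of Fermat's theorem in Section 3.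

**Step 6. Case (ii) contradicts Fermat.** Write $V=re^{i\alpha}$, $W=r'e^{i\alpha}$ with $\alpha\in(0,\pi)$. Here $r=|PA|$ and $r'=|PB|$ are rational as $0\in\Sigma$, and $r\ne r'$ as $V\ne W$. With $h=r\sin\alpha$, $k=r'\sin\alpha$, $a-b=(r-r')\cos\alpha$, (10) reads
$$(r^2-r'^2)^2\sin^4\alpha=4rr'\sin^2\alpha\,(r-r')^2\cos^2\alpha,\quad\text{so}\quad(r+r')^2\sin^2\alpha=4rr'\cos^2\alpha .$$
Since $\sin\alpha\ne0$, also $\cos\alpha\neq0$. Both $\sin\alpha=h/r$ and $\cos\alpha=a/r$ are rational. For the rational number $x=|\tan\alpha|>0$ we have $x^2=\frac{4rr'}{(r+r')^2}$, so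
$$1-x^2=\Big(\frac{r-r'}{r+r'}\Big)^2,\qquad1+x^2=\frac1{\cos^2\alpha}$$
are both rational squares, again contradicting Fermat.

So $j$ is even, and Step 2 gives the conclusion of Proposition 4. With Section 7 this completes the proof of Theorem 3: every $Q$ satisfying the standing hypotheses has a good point in its open interior, and infinitely many unless it is a rectangle. $\blacksquare$
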